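\title{The Words That Do Not Occur in the Thue--Morse Sequence Form a Linear Context-Free Language}

\begin{abstract}
We prove that the set of binary words that are not factors of the Thue--Morse sequence is a linear context-free language, and we give a grammar for it. The forbidden words have lengths $3$ and $3\cdot 2^k+2$ and do not form a context-free set. We enclose them in a context-free set of words that still never occur, defined by comparing the two sides of a cut at different speeds. We also prove that the language is inherently ambiguous; in particular it is neither deterministic context-free nor regular.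
\end{abstract}

\section{Introduction}

Let $\Sigma=\{0,1\}$. The Thue--Morse sequence
\[
\mathbf t=t_0t_1t_2\cdots=0110\,1001\,1001\,0110\cdots
\]
is defined by $t_0=0$, $t_{2n}=t_n$ and $t_{2n+1}=1-t_n$; equivalently, $t_n$ is the parity of the number of $1$'s in the binary expansion of $n$. A \emph{factor} of a finite or infinite word is a finite string of consecutive letters, possibly empty. Let $S\subseteq\Sigma^*$ be the set of factors of $\mathbf t$. We answer the following question, posed in \cite{cstheory}:
\begin{quote}
Is the complement $\Sigma^*\setminus S$ a context-free language?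
\end{quote}

The corresponding question for prefixes was settled by Jean Berstel, who proved that the complement of the set of prefixes of $\mathbf t$ is context-free. One way to see this is to read the recursion as a test. A word $w=w_0w_1\cdots$ fails to be a prefix exactly when $w_0=1$ or, for some $n$, $w_{2n}\neq w_n$ or $w_{2n+1}=w_n$. A nondeterministic pushdown automaton guesses $n$, pushes one token for each of $w_0,\dots,w_{n-1}$, remembers $w_n$, pops one token for each further letter, and so stands at $w_{2n}$ when the stack is empty. One wrong letter, found by counting from the origin, certifies the failure.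

A factor has no origin. To show that $w\notin S$ one must exclude every starting position in $\mathbf t$, and context-free languages are not closed under intersection. The direct way to test a word is to cut it into blocks $01$ and $10$, replace each block by its first letter, and repeat; the number of rounds is unbounded, while a pushdown automaton reads its input once. One would therefore guess that the answer is no. The answer is yes.

Write $\bar a=1-a$ for a letter $a$, write $\bar w$ for the letterwise complement of a word $w$ and $w^R$ for its reversal, and let $\mu$ be the morphism of $\Sigma^*$ with $\mu(0)=01$, $\mu(1)=10$. Define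
\begin{align*}
D_0&=\{\,c\,\bar z^{R}\mu(z)\,c:\ c\in\Sigma,\ z\neq\varepsilon,\ \text{the first and last letters of $z$ are equal}\,\},\\
D_1&=\{\,c\,z^{R}\mu(z)\,\bar c:\ c\in\Sigma,\ z\neq\varepsilon,\ \text{the first and last letters of $z$ are different}\,\}.
\end{align*}

\begin{theorem}\label{thm:cf}
We have
\[
\Sigma^*\setminus S=\Sigma^*\bigl(\{000,111\}\cup D_0\cup D_1\bigr)\Sigma^*,
\]
and this is a linear context-free language.
\end{theorem}

The grammar behind Theorem~\ref{thm:cf} guesses where a forbidden factor lies, so a word with two forbidden factors has two derivations. No grammar avoids this kind of defect.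

\begin{theorem}\label{thm:amb}
The language $\Sigma^*\setminus S$ is inherently ambiguous. In particular it is not deterministic context-free, and not regular.
\end{theorem}

The proof of Theorem~\ref{thm:cf} is a sandwich. Section~\ref{sec:F} carries out the unbounded desubstitution once and for all and produces an explicit set $F$ such that every word outside $S$ has a factor in $F$. Section~\ref{sec:D} shows that $F$ is contained in the context-free set $\{000,111\}\cup D_0\cup D_1$, and Section~\ref{sec:cut} shows that this larger set is still disjoint from $S$. Section~\ref{sec:amb} proves Theorem~\ref{thm:amb} by counting factors.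

\section{Grammars and the morphism $\mu$}\label{sec:prelim}

A \emph{context-free grammar} over $\Sigma$ consists of a finite set of nonterminals, a start nonterminal, and finitely many rules $X\to\gamma$, where $X$ is a nonterminal and $\gamma$ is a word in letters and nonterminals. It generates the words of $\Sigma^*$ obtained from the start symbol by repeatedly replacing a nonterminal $X$ by a right-hand side $\gamma$ of a rule for $X$. The grammar is \emph{linear} if every right-hand side contains at most one nonterminal, and \emph{unambiguous} if every word has at most one leftmost derivation, that is, one in which the leftmost nonterminal is always the one replaced. A language is (\emph{linear}) \emph{context-free} if a (linear) context-free grammar generates it, and a context-free language is \emph{inherently ambiguous} if no unambiguous grammar generates it. A language is \emph{deterministic context-free} if a deterministic pushdown automaton accepts it. We use two textbook facts: regular languages are deterministic context-free, and deterministic context-free languages have unambiguous grammars.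

The recursion for $\mathbf t$ says that $t_{2n}t_{2n+1}=\mu(t_n)$. We call these pairs the \emph{blocks} of $\mathbf t$. Iterating,
\begin{equation}\label{eq:blocks}
t_{m2^k}\,t_{m2^k+1}\cdots t_{(m+1)2^k-1}=\mu^k(t_m)\qquad(m,k\ge0).
\end{equation}
The set $S$ is closed under taking factors and, by \eqref{eq:blocks} with $k=1$, under $\mu$. Three consecutive letters of $\mathbf t$ contain a block, and a block has two different letters, so $000,111\notin S$.

\begin{lemma}\label{lem:mu}
Let $a\in\Sigma$ and $k\ge0$. Then $\mu^k(\bar a)=\overline{\mu^k(a)}$, and
\begin{enumerate}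
\item[(a)] $\mu^k(a)^R=\mu^k(a)$ if $k$ is even, and $\mu^k(a)^R=\mu^k(\bar a)$ if $k$ is odd;
\item[(b)] $\mu^k(a)$ begins with $a$; it ends with $a$ if $k$ is even and with $\bar a$ if $k$ is odd.
\end{enumerate}
\end{lemma}

\begin{proof}
The first claim holds because $\mu$ commutes with complementation. For (a), use induction on $k$ and $\mu^{k+1}(a)=\mu^k(a)\mu^k(\bar a)$, which gives $\mu^{k+1}(a)^R=\mu^k(\bar a)^R\mu^k(a)^R$. For $k$ even this is $\mu^k(\bar a)\mu^k(a)=\mu^{k+1}(\bar a)$, and for $k$ odd it is $\mu^k(a)\mu^k(\bar a)=\mu^{k+1}(a)$. The same factorization shows that $\mu^k(a)$ begins with $a$, and its last letter is the first letter of $\mu^k(a)^R$, which (a) gives.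
\end{proof}

\section{The forbidden words}\label{sec:F}

Call $i$ a \emph{square position} of a word $w=w_0w_1\cdots$ if $w_i=w_{i+1}$. Since blocks are $01$ or $10$, every square position of $\mathbf t$ is odd. This rules out $00100$ and $11011$, whose two square positions are at distance $3$. The word $01010$ is ruled out one level down: cut into blocks as $01|01|0$ it would force $000$ into $\mathbf t$, and cut as $0|10|10$ it would force $111$. The same two cuts of $10101$ force $111$ and $000$. Put
\[
F_0=\{00100,\ 11011,\ 01010,\ 10101\}=\{\,c\,a\bar aa\,c:\ a,c\in\Sigma\,\}.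
\]

A word that avoids $F_0$, $000$ and $111$ can be cut into blocks, but the shorter word read off from the blocks may itself be forbidden. So each forbidden word $u$ has a descendant one level up. One letter of a block determines the block, so the first and last letters of $\mu(u)$ are not needed to recover $u$. For $|u|\ge2$ let $\varphi(u)$ be $\mu(u)$ with its first and last letters deleted; thus
\[
\varphi(avb)=\bar a\,\mu(v)\,b\qquad(a,b\in\Sigma,\ v\in\Sigma^*).
\]
Put $F_k=\varphi^k(F_0)$ and $F=\{000,111\}\cup\bigcup_{k\ge0}F_k$. Since $\varphi(cvc)=\bar c\,\mu(v)\,c$ and $\varphi(cv\bar c)=\bar c\,\mu(v)\,\bar c$, the outer letters are alternately equal and different: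
\begin{equation}\label{eq:Fk}
F_k=\begin{cases}
\{\,c\,\mu^k(a\bar aa)\,c:\ a,c\in\Sigma\,\}&\text{if $k$ is even},\\[2pt]
\{\,c\,\mu^k(a\bar aa)\,\bar c:\ a,c\in\Sigma\,\}&\text{if $k$ is odd}.
\end{cases}
\end{equation}
For instance $\varphi(00100)=1\,011001\,0\in F_1$.

\begin{proposition}\label{prop:complete}
Every word with no factor in $F$ belongs to $S$.
\end{proposition}

\begin{proof}
We use induction on $|w|$, where $w$ has no factor in $F$. The prefix $01101001$ of $\mathbf t$ contains $011$, $110$, $101$, $010$, $100$, $001$, hence every word of length at most $3$ other than $000$ and $111$. Let $|w|\ge4$.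

If $w$ has no square position, it is alternating. It avoids $01010$ and $10101$, so $|w|=4$ and $w$ is $0101=\mu(00)$ or $1010=\mu(11)$, which lie in $S$. Assume from now on that $w$ has a square position.

\emph{Cutting $w$ into blocks.} Let $i<i'$ be consecutive square positions. The word $w_{i+1}\cdots w_{i'}$ is alternating of length $i'-i$. If $i'-i=1$, then $w_iw_{i+1}w_{i+2}$ is $000$ or $111$. If $i'-i=3$, then $w_i\cdots w_{i+4}$ has the form $aa\bar aaa$, so it is $00100$ or $11011$. If $i'-i\ge5$, the alternating word contains $01010$ or $10101$. All three are excluded, so $i'-i\in\{2,4\}$, and all square positions of $w$ have the same parity. Group the letters of $w$ into pairs $w_sw_{s+1}$ with $s$ of the opposite parity. Each pair is $01$ or $10$, and at most one letter is left over at each end, so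
\[
w=\alpha\,\mu(v)\,\beta,\qquad \alpha,\beta\in\{\varepsilon,0,1\}.
\]
Let $v'=\bar\alpha\,v\,\beta$, with $\bar\varepsilon=\varepsilon$. As $\mu(\bar a)$ ends with $a$ and $\mu(b)$ begins with $b$, the word $w$ is obtained from $\mu(v')$ by deleting the first letter if $\alpha\ne\varepsilon$ and the last letter if $\beta\neq\varepsilon$. From $|w|\ge4$ we get $|v|\ge1$, so $|v'|=|w|-|v|<|w|$.

\emph{The word $v'$ has no factor in $F$.} Suppose that $u\in F$ occurs in $v'$, and consider the corresponding occurrence of $\mu(u)$ in $\mu(v')$. Only its first and last letters can be among the letters deleted in passing to $w$, so $w$ contains $\varphi(u)$. If $u\in F_k$, then $\varphi(u)\in F_{k+1}$, a contradiction. If $u=aaa$, then $\mu(u)=a\bar aa\bar aa\bar a$. If at most one of its end letters is deleted, $w$ contains an alternating word of length $5$, which lies in $F_0$. If both are deleted, the occurrence begins at the first letter of $\mu(v')$ and ends at the last, so $v'=aaa$ and $w=\bar aa\bar aa$ has no square position, against our assumption.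

By induction $v'\in S$. Hence $\mu(v')\in S$, and its factor $w$ lies in $S$.
\end{proof}

We have not yet shown that the words of $F_k$ with $k\ge1$ lie outside $S$; this will follow from Section~\ref{sec:cut}.

\section{A linear language containing $F$}\label{sec:D}

If $F$ were context-free, we would only have to check $F\cap S=\emptyset$. It is not. By the pumping lemma, an infinite context-free language contains words $x_1y_1^nx_2y_2^nx_3$ for all $n\ge0$ with $y_1y_2\neq\varepsilon$, so its set of lengths contains an infinite arithmetic progression, whereas the lengths in $F$ are $3$ and $3\cdot2^k+2$. But we need less. By Proposition~\ref{prop:complete}, any set $D$ with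
\begin{equation}\label{eq:sandwich}
F\subseteq D\subseteq\Sigma^*\setminus S
\end{equation}
satisfies $\Sigma^*D\,\Sigma^*=\Sigma^*\setminus S$: a word outside $S$ has a factor in $F\subseteq D$, and a word with a factor in $D$ is outside $S$ because $S$ is closed under factors. So we look for a context-free $D$.

What can a grammar verify about the core $\mu^k(a\bar aa)$ of a word in $F_k$? Put $z=\mu^k(\bar a)$. The last two thirds of the core are $\mu^k(\bar aa)=\mu(z)$, and the first third is $\bar z$. A linear grammar matches letters in nested order, outward from a center, so it cannot compare $\bar z$ with $\mu(z)$ directly. By Lemma~\ref{lem:mu}(a), however, $\bar z$ can be written as a reversal, namely $\bar z^R$ for $k$ even and $z^R$ for $k$ odd. We drop the requirement that $z$ be of the form $\mu^k(\bar a)$ and keep only what a linear grammar can see: the nested shape, the two outer letters, and whether the end letters of $z$ agree. This is the definition of $D_0$ and $D_1$.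

\begin{lemma}\label{lem:FD}
$F_k\subseteq D_0$ for $k$ even, and $F_k\subseteq D_1$ for $k$ odd.
\end{lemma}

\begin{proof}
Let $a,c\in\Sigma$ and $z=\mu^k(\bar a)$, so that $\mu^k(a\bar aa)=\mu^k(a)\,\mu(z)$. If $k$ is even, Lemma~\ref{lem:mu} shows that $z$ begins and ends with $\bar a$ and that $\bar z^R=\mu^k(a)^R=\mu^k(a)$; hence $c\,\mu^k(a\bar aa)\,c=c\,\bar z^R\mu(z)\,c\in D_0$. If $k$ is odd, $z$ begins with $\bar a$ and ends with $a$, and $z^R=\mu^k(a)$; hence $c\,\mu^k(a\bar aa)\,\bar c=c\,z^R\mu(z)\,\bar c\in D_1$. By \eqref{eq:Fk} these are all the words of $F_k$.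
\end{proof}

\begin{lemma}\label{lem:grammar}
The language $\Sigma^*\bigl(\{000,111\}\cup D_0\cup D_1\bigr)\Sigma^*$ is generated by the linear grammar with nonterminals $I,J,A,U_0,U_1,V_0,V_1$, start symbol $I$, and the following rules, in which $a,b,c$ range over $\Sigma$:
\begin{align*}
I&\to 0I\mid 1I\mid J, & J&\to J0\mid J1\mid 000\mid 111\mid A,\\
U_a&\to \bar a\,\mu(a)\mid \bar b\,U_a\,\mu(b), & V_a&\to a\,\mu(a)\mid b\,V_a\,\mu(b),\\
A&\to c\,\bar a\,\mu(a)\,c\mid c\,\bar a\,U_a\,\mu(a)\,c, & A&\to c\,\bar a\,V_a\,\mu(\bar a)\,\bar c.
\end{align*}
\end{lemma}

\begin{proof}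
Appending a letter $b$ to $y$ wraps one layer around the word:
\[
\overline{yb}^{\,R}\mu(yb)=\bar b\,\bigl(\bar y^R\mu(y)\bigr)\,\mu(b),\qquad (yb)^R\mu(yb)=b\,\bigl(y^R\mu(y)\bigr)\,\mu(b).
\]
By induction on $|y|$, $U_a$ generates exactly the words $\bar y^R\mu(y)$, and $V_a$ exactly the words $y^R\mu(y)$, with $y\in a\Sigma^*$. A word $z$ with equal end letters is $a$ or $ya$ with $y\in a\Sigma^*$, and a word $z$ with different end letters is $y\bar a$ with $y\in a\Sigma^*$. The three kinds of rules for $A$ correspond to these three forms, so $A$ generates $D_0\cup D_1$. The rules for $I$ and $J$ add an arbitrary prefix and an arbitrary suffix.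
\end{proof}

For example, $A\Rightarrow 1\,0\,V_1\,01\,0\Rightarrow 1\,0\,110\,01\,0$ derives the word $10110010\in F_1$.

\section{Comparing the two sides of a cut}\label{sec:cut}

It remains to prove the second inclusion in \eqref{eq:sandwich}: although $z$ is now almost arbitrary, no word of $D_0\cup D_1$ occurs in $\mathbf t$. To treat both sets at once, let
\[
\theta_0(w)=\bar w^R,\qquad\theta_1(w)=w^R .
\]
Each $\theta_\sigma$ is an involution with $\theta_\sigma(uv)=\theta_\sigma(v)\theta_\sigma(u)$, and Lemma~\ref{lem:mu}(a) reads
\begin{equation}\label{eq:theta}
\theta_\sigma(\mu^j(a))=\begin{cases}\mu^j(\bar a)&\text{if } j\equiv\sigma\pmod 2,\\ \mu^j(a)&\text{otherwise.}\end{cases}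
\end{equation}
Given a word of $D_\sigma$ built from $c$ and $z$, put $e=\theta_\sigma(c)$. For $\sigma=0$ we have $e=\bar c$ and the last letter of the word is $c$; for $\sigma=1$ we have $e=c$ and the last letter is $\bar c$. In both cases the word is
\begin{equation}\label{eq:shape}
\theta_\sigma(ze)\cdot\mu(z)\,\bar e .
\end{equation}
Cut it at the dot. Applying $\theta_\sigma$ to the left part gives $Z=ze$, and $\mu(Z)$ begins with $\mu(z)e$, while the right part is $Y=\mu(z)\bar e$. So the shape \eqref{eq:shape} says that $Y$ and $\mu(Z)$ agree on exactly $2|z|$ letters and then disagree. The outer letters pin down $z$: it is the part of $Z$ read before the first mismatch. We may therefore run the same comparison at every cut of $\mathbf t$ and see which words $z$ arise.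

\begin{example}\label{ex:cuts}
Take $\sigma=1$, so that $Z$ is the left part read backward. We compare the forbidden word $10110010\in F_1$ with two cuts of $\mathbf t$: before position $2$, and before position $22$, where $t_{18}\cdots t_{29}=\mu(t_9\cdots t_{14})=\mu(001011)$. The dot marks the first mismatch.
\[
\begin{array}{l|l|l|l|l}
\text{word with cut}&Z&\mu(Z)&Y&z\\ \hline
101\,|\,10010&101&1001\cdot10&1001\cdot0&10\\
01\,|\,101\cdots&10&10\cdot01&10\cdot1\cdots&1\\
\cdots0101\,|\,10011010\cdots&1010\cdots&100110\cdot01\cdots&100110\cdot10\cdots&101
\end{array}
\]
In the forbidden word the agreement has length $4$ and $z=\mu(1)$. In $\mathbf t$ it has length $2$ or $6$, and $z$ is $1$ or $101$. A grammar cannot recognize such lengths in general, but it can see that $10$ has different end letters while $1$ and $101$ have equal ones.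
\end{example}

The next lemma shows that these two cuts, scaled by powers of $\mu$, are all that can happen. The relevant scale is the exact power of $2$ dividing the position of the cut: at that scale the cut separates the two letters of a block, and the neighborhood of the cut is almost determined.

\begin{lemma}\label{lem:cut}
Let $N=q2^j$ with $q$ odd and $j\geq0$, let $\sigma\in\{0,1\}$ and $a=t_q$. Put
\[
Z=\theta_\sigma(t_0t_1\cdots t_{N-1}),\qquad Y=t_Nt_{N+1}\cdots,
\]
and let $\lambda$ be the length of the longest common prefix of $Y$ and $\mu(Z)$.
\begin{enumerate}
\item[(a)] If $j\not\equiv\sigma\pmod2$, then $\lambda=0$.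
\item[(b)] If $j\equiv\sigma\pmod2$, then $\lambda=2^j$ or $\lambda=3\cdot2^j$. If moreover $j\ge1$, then the prefix of $Z$ of length $\lambda/2$ is $\mu^{j-1}(a)$ or $\mu^{j-1}(a\bar aa)$, respectively.
\end{enumerate}
\end{lemma}

\begin{proof}
By \eqref{eq:blocks}, $t_0\cdots t_{N-1}=\mu^j(t_0\cdots t_{q-1})$ and $Y=\mu^j(Y')$ with $Y'=t_qt_{q+1}\cdots$. Since $q$ is odd, $t_{q-1}t_q$ is a block, so $t_{q-1}=\bar a$.

(a) By \eqref{eq:theta}, $Z$ begins with $\theta_\sigma(\mu^j(\bar a))=\mu^j(\bar a)$. So $Z$ and $\mu(Z)$ begin with $\bar a$, while $Y$ begins with $a$.

(b) By \eqref{eq:theta}, $Z=\mu^j(Z')$ with $Z'=\bar t_{q-1}\bar t_{q-2}\cdots\bar t_0$, and hence $\mu(Z)=\mu^j(\mu(Z'))$. The words $\mu^j(0)$ and $\mu^j(1)$ have length $2^j$ and different first letters. Therefore, if $Y'$ and $\mu(Z')$ agree on their first $n$ letters and disagree on the next one, then $\lambda=n2^j$. We compute $n$. Note that $Z'$ begins with $a$.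

\emph{Case $t_{q+1}=a$.} Here $Y'$ begins with $aa$ and $\mu(Z')$ begins with $a\bar a$, so $n=1$.

\emph{Case $t_{q+1}=\bar a$.} Now we must look further on both sides, and we do so by going down one level. Since $t_1=t_2$, we have $q\neq1$, so $h=(q-1)/2\ge1$. Then $t_h=t_{2h}=t_{q-1}=\bar a$ and $t_{h+1}=t_{2h+2}=t_{q+1}=\bar a$. As $\bar a\bar a\bar a\notin S$, we get $t_{h-1}=t_{h+2}=a$. Applying $\mu$ to $t_{h-1}t_ht_{h+1}t_{h+2}=a\bar a\bar aa$ gives
\[
t_{q-3}\,t_{q-2}\,t_{q-1}\,|\,t_q\,t_{q+1}\,t_{q+2}\,t_{q+3}\,t_{q+4}
= a\,\bar a\,\bar a\,|\,a\,\bar a\,a\,a\,\bar a .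
\]
So $Z'$ begins with $aa$, $\mu(Z')$ begins with $a\bar aa\bar a$, and $Y'$ begins with $a\bar aaa$. Thus $n=3$.

Finally let $j\ge1$. Then $Z=\mu^{j-1}(\mu(Z'))$, so the prefix of $Z$ of length $\lambda/2=n2^{j-1}$ is the image under $\mu^{j-1}$ of the prefix of $\mu(Z')$ of length $n$, which is $a$ in the first case and $a\bar aa$ in the second.
\end{proof}

The lemma explains the condition on the end letters. A word of $F_k\subseteq D_\sigma$ has $z=\mu^k(\cdot)$ with $k\equiv\sigma$; a cut of $\mathbf t$ produces a $z$ made of words $\mu^{j-1}(\cdot)$ with $j-1\not\equiv\sigma$; and by Lemma~\ref{lem:mu}(b) the end letters record the parity of the exponent.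

\begin{proposition}\label{prop:sound}
$(D_0\cup D_1)\cap S=\emptyset$.
\end{proposition}

\begin{proof}
Suppose that a word of $D_\sigma$, written as in \eqref{eq:shape}, occurs in $\mathbf t$, and let $N\ge1$ be the position at which the part $\mu(z)\bar e$ starts. Use the notation of Lemma~\ref{lem:cut}. The word $t_0\cdots t_{N-1}$ ends with $\theta_\sigma(ze)$, so $Z$ begins with $ze$ and $\mu(Z)$ begins with $\mu(z)e$; and $Y$ begins with $\mu(z)\bar e$. Hence $\lambda=2|z|$, and $z$ is the prefix of $Z$ of length $\lambda/2$.

Since $z\ne\varepsilon$, we have $\lambda>0$, so $j\equiv\sigma\pmod2$. Since $\lambda$ is even and $\lambda\in\{2^j,3\cdot2^j\}$, we have $j\ge1$. Therefore $z$ is $\mu^{j-1}(a)$ or $\mu^{j-1}(a\bar aa)$, and in either case it has the same first and last letters as $\mu^{j-1}(a)$. If $\sigma=0$, then $j-1$ is odd and these letters are different by Lemma~\ref{lem:mu}(b), contrary to the definition of $D_0$. If $\sigma=1$, then $j-1$ is even and these letters are equal, contrary to the definition of $D_1$.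
\end{proof}

\begin{remark}
Neither condition in the definition of $D_\sigma$ can be dropped. Without the condition on the end letters of $z$, the set $D_1$ would contain $0\cdot1\cdot10\cdot1=t_0\cdots t_4$ (with $z=1$), and $D_0$ would contain $1\cdot10\cdot1001\cdot1=t_1\cdots t_8$ (with $z=10$). Without the condition on the outer letters, $D_0$ would contain $0\cdot0\cdot10\cdot1=t_9\cdots t_{13}$ (with $z=1$); here the cut is at $N=11$ and $\lambda=3>2|z|$.
\end{remark}

\begin{proof}[Proof of Theorem~\ref{thm:cf}]
Let $D=\{000,111\}\cup D_0\cup D_1$. Lemma~\ref{lem:FD} gives $F\subseteq D$. Proposition~\ref{prop:sound} and $000,111\notin S$ give $D\subseteq\Sigma^*\setminus S$. So \eqref{eq:sandwich} holds and $\Sigma^*D\,\Sigma^*=\Sigma^*\setminus S$. Lemma~\ref{lem:grammar} gives a linear grammar for this language.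
\end{proof}

\begin{remark}
The first inclusion in \eqref{eq:sandwich} is forced, because every proper factor of a word of $F$ lies in $S$. For $000$ and $111$ the proper factors $00$ and $11$ occur in $\mathbf t$. For $F_k$, the words $ba\bar aa$ and $a\bar aab$ $(b\in\Sigma)$ have length $4$ and avoid $000$ and $111$, so they lie in $S$ by Proposition~\ref{prop:complete}; their images under $\mu^k$ contain $c\,\mu^k(a\bar aa)$ and $\mu^k(a\bar aa)\,c$ for both letters $c$. Hence, if $\Sigma^*D\,\Sigma^*=\Sigma^*\setminus S$, then a word $u\in F$ has a factor in $D$, this factor is not in $S$, and so it is $u$ itself.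
\end{remark}

\section{Counting factors and inherent ambiguity}\label{sec:amb}

To exclude every unambiguous grammar at once we need an invariant of the language. In an unambiguous grammar, counting words is the same as counting derivations, and this forces the generating function to be algebraic. We show that the number of factors of $\mathbf t$ oscillates in a way that no algebraic series of this growth allows. Let $p(n)=|S\cap\Sigma^n|$.

\begin{lemma}\label{lem:p}
The function $p$ is nondecreasing, and $p(2n+1)=2p(n+1)$ for $n\ge2$. Moreover
\[
p(2^m+1)=3\cdot2^m\ \ (m\ge1),\qquad p(3\cdot2^m+1)=10\cdot2^m\ \ (m\ge0),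
\]
and $1\le p(n)<6n$ for $n\ge3$.
\end{lemma}

\begin{proof}
Every factor of $\mathbf t$ extends by one letter to the right, and different factors of length $n$ have different extensions, so $1=p(0)\le p(1)\le\cdots$.

Let $n\ge2$ and $w\in S$ with $|w|=2n+1\ge5$. Since $01010,10101\notin S$, the word $w$ is not alternating, so it has a square position $i$. If $w$ occurs at position $s$ of $\mathbf t$, then $s+i$ is a square position of $\mathbf t$, hence odd. So $w$ determines the parity of $s$, and $S\cap\Sigma^{2n+1}$ is the disjoint union of the words that occur at even positions and those that occur at odd positions. The word of length $2n+1$ at position $2r$ is $\mu(u)$ without its last letter, and the one at position $2r+1$ is $\mu(u)$ without its first letter, where $u=t_r\cdots t_{r+n}$. As $r$ varies, $u$ runs through $S\cap\Sigma^{n+1}$. Both maps $u\mapsto w$ are injective, since $u_i=w_{2i}$ in the first case and $u_i=\bar w_{2i}$ in the second. Hence $p(2n+1)=2p(n+1)$.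

The words of $F$ other than $000$ and $111$ have length at least $5$. By Proposition~\ref{prop:complete}, the factors of length $3$ or $4$ are exactly the words that avoid $000$ and $111$. Thus $p(3)=8-2=6$, and $p(4)=16-6=10$, the six excluded words being $aaaa$, $aaa\bar a$, $\bar aaaa$. The recurrence with $n=2^m$, $m\ge1$, gives $p(2^{m+1}+1)=2p(2^m+1)$, and with $n=3\cdot2^m$, $m\geq0$, it gives $p(3\cdot2^{m+1}+1)=2p(3\cdot2^m+1)$. The two formulas follow by induction. For $n\ge3$ choose $m\ge1$ with $2^{m-1}+1<n\le2^m+1$; then $p(n)\le3\cdot2^m<6n$.
\end{proof}

So $p(n)/n$ tends to $3$ along $n=2^m+1$ and to $10/3$ along $n=3\cdot2^m+1$; it does not converge. We recall the two theorems that turn this into a statement about grammars.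

\emph{Chomsky--Sch\"utzenberger theorem.} If $L\subseteq\Sigma^*$ is generated by an unambiguous context-free grammar, then $\sum_n|L\cap\Sigma^n|\,x^n$ is algebraic over $\mathbb Q(x)$.

\emph{P\'olya--Carlson theorem.} A power series with integer coefficients and radius of convergence $1$ either has the unit circle as natural boundary or is a rational function of the form $Q(x)/(1-x^d)^e$ with $Q$ a polynomial. Here the unit circle is a \emph{natural boundary} of $f$ if there is no open disk $\Delta$ centered on the circle such that $f$, restricted to $\Delta\cap\{|x|<1\}$, extends holomorphically to $\Delta$.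

\begin{proof}[Proof of Theorem~\ref{thm:amb}]
Let $P(x)=\sum_np(n)x^n$. It has integer coefficients, and its radius of convergence is $1$ because $1\le p(n)<6n$ for $n\ge3$. Suppose that $\Sigma^*\setminus S$ has an unambiguous grammar. Its generating function is $\sum_n(2^n-p(n))x^n=\frac1{1-2x}-P(x)$. By the Chomsky--Sch\"utzenberger theorem this series is algebraic over $\mathbb Q(x)$, and hence so is $P$.

\emph{The unit circle is not a natural boundary of $P$.} Let $G(x,y)\in\mathbb Q[x,y]$ be the minimal polynomial of $P$ over $\mathbb Q(x)$ with denominators cleared, of degree $\delta$ in $y$. Its leading coefficient $g(x)$ and its discriminant in $y$ are nonzero polynomials in $x$, so there is a point $\zeta$ with $|\zeta|=1$ at which neither vanishes. Then $G(\zeta,y)$ has $\delta$ simple roots, and the implicit function theorem gives a disk $\Delta$ centered at $\zeta$, on which $g$ has no zero, and holomorphic functions $y_1,\dots,y_\delta$ on $\Delta$ with $G(x,y)=g(x)\prod_i(y-y_i(x))$. On the connected open set $\Delta\cap\{|x|<1\}$ the product $\prod_i(P-y_i)$ vanishes identically, so $P=y_i$ there for some $i$, and $y_i$ extends $P$ to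 $\Delta$.

\emph{The coefficients are eventually linear on residue classes.} By the P\'olya--Carlson theorem, $P(x)=Q(x)/(1-x^d)^e$ with $Q(x)=\sum_iq_ix^i$ a polynomial. Here $d,e\ge1$, since $P$ is not a polynomial. From $(1-x^d)^{-e}=\sum_{k\ge0}\binom{k+e-1}{e-1}x^{dk}$ we get, for $n\ge\deg Q$,
\[
p(n)=\sum_{i\equiv n\ (\mathrm{mod}\ d)}q_i\binom{(n-i)/d+e-1}{e-1}.
\]
For each residue $r$ modulo $d$, this is a polynomial in $n$ on the class $n\equiv r$. Since $0<p(n)<6n$, each of these polynomials has degree at most $1$. So the limit $a_r$ of $p(n)/n$ along $n\equiv r\pmod d$ exists for each $r$.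

\emph{The limits coincide.} So far $p(n)/n$ could still have several limit points, one for each class; monotonicity excludes this. Dividing $p(n)\le p(n+1)$ by $n$ and letting $n\to\infty$ along the class of $r$ gives $a_r\le a_{r+1}$, with indices modulo $d$. Thus $a_0\le a_1\le\dots\le a_{d-1}\le a_0$, all $a_r$ are equal, and $p(n)/n$ converges. This contradicts the limit points $3$ and $10/3$ given by Lemma~\ref{lem:p}.

Hence the language $\Sigma^*\setminus S$, which is context-free by Theorem~\ref{thm:cf}, is inherently ambiguous. Deterministic context-free languages, and among them the regular ones, have unambiguous grammars, so it is neither.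
\end{proof}

\begin{thebibliography}{9}

\bibitem{cstheory}
\emph{Languages That We Cannot (Dis)Prove To Be Context-Free},
\texttt{https://cstheory.stackexchange.com/\allowbreak questions/\allowbreak 42658/\allowbreak languages-that-we-\allowbreak cannot-disprove-to-be-\allowbreak context-free/\allowbreak 42659}.

\end{thebibliography}
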